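# Curve germs in $\mathbb C_p^2$ and the Banach–Colmez space $BC(1/2)$

## The rings $A_{\rm crys}$ and $B^+_{\rm crys}$ with their maps $\phi$ and $\theta$

Fix a prime $p$. Write $C=\mathbb C_p$ for the completion of an algebraic closure of $\mathbb Q_p$, with $|p|=1/p$ and ring of integers $\mathcal O_C$. On $C^2$ we use $|(x,y)|=\max(|x|,|y|)$.

**Definition 1 (period rings).** An element $a$ of the tilt $C^\flat$ is a sequence $(c_0,c_1,\dots)$ in $C$ with $c_{i+1}^p=c_i$; put $a^\sharp=c_0$. Let $A_{\inf}$ be the ring of Witt vectors of $\mathcal O_{C^\flat}$, with Teichmüller lifts $[a]$. Frobenius acts by $\phi([a])=[a^p]$, and Fontaine's map is $\theta(\sum_n[a_n]p^n)=\sum_n a_n^\sharp p^n\in\mathcal O_C$. Its kernel is generated by $\xi=[p^\flat]-p$, where $p^\flat=(p,p^{1/p},p^{1/p^2},\dots)$ for a chosen compatible system of roots. The ring $A_{\rm crys}$ is the $p$-adic completion of the ring generated over $A_{\inf}$ by the divided powers $\xi^n/n!$, and $B^+_{\rm crys}=A_{\rm crys}[1/p]$.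

**Fact 1 (Fontaine).** $A_{\rm crys}$ is $p$-torsion free, $p$-adically separated and complete. The maps $\phi$ and $\theta$ extend to it, with $\phi(A_{\rm crys})\subset A_{\rm crys}$ and $\theta(A_{\rm crys})\subset\mathcal O_C$.

*Example.* Let $\varepsilon=(1,\zeta_p,\zeta_{p^2},\dots)$ with $\zeta_p\ne1$. The series $t=\log[\varepsilon]=\sum_{n\ge1}(-1)^{n-1}([\varepsilon]-1)^n/n$ converges in $A_{\rm crys}$. It satisfies $\phi(t)=\log[\varepsilon^p]=pt$ and $\theta(t)=\log 1=0$.

**Definition 2 (the space $B$).** Put
$$B=BC(1/2)=\{b\in B^+_{\rm crys}:\phi^2(b)=pb\},\qquad \iota:B\to C^2,\quad \iota(b)=(\theta(b),\theta(\phi(b))).$$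
$B$ is a $\mathbb Q_p$-vector space and $\iota$ is $\mathbb Q_p$-linear. We will see that $\iota$ is injective, and we regard $B$ as a subset of $C^2$ through $\iota$. For a linear form $L$ on $C^2$ we write $L(b)$ for $L(\iota(b))$. In particular $x(b)=\theta(b)$ and $y(b)=\theta(\phi(b))$.

*Example.* Put
$$\beta=\sum_{n\in\mathbb Z}p^{-n}\,[p^\flat]^{p^{2n}},$$
where $[p^\flat]^{p^{-k}}$ means $[(p^\flat)^{p^{-k}}]$. The terms with $n\le0$ lie in $p^{|n|}A_{\rm crys}$. For the others, $[p^\flat]^p=(\xi+p)^p\in \xi^p+pA_{\rm crys}$ and $\xi^p=p!\cdot(\xi^p/p!)\in pA_{\rm crys}$, so $[p^\flat]^{p}\in pA_{\rm crys}$. Hence for $n\ge1$ the $n$-th term lies in $p^{\,p^{2n-1}-n}A_{\rm crys}$, and $p^{2n-1}-n\to\infty$. So the sum converges in $A_{\rm crys}$, and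
$$\phi^2(\beta)=\sum_n p^{-n}[p^\flat]^{p^{2n+2}}=p\sum_n p^{-(n+1)}[p^\flat]^{p^{2(n+1)}}=p\beta .$$
Thus $\beta\in B$. Its coordinates are
$$x(\beta)=\sum_{n}p^{-n}p^{\,p^{2n}},\qquad y(\beta)=\sum_n p^{-n}p^{\,p^{2n+1}}.$$
In the first sum the $n$-th term has valuation $p^{2n}-n$. This is $1$ at $n=0$, at least $3$ for $n\ge1$, and larger than $1$ for $n\le-1$. So $|x(\beta)|=p^{-1}$. In the second sum the valuation is $p^{2n+1}-n$. This is $1+1/p$ at $n=-1$, it is $p>1+1/p$ at $n=0$, it is larger than $p$ for $n\ge1$, and it exceeds $2$ for $n\le-2$. So $|y(\beta)|=p^{-1-1/p}$. In particular $\beta\ne0$.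

## Vector bundles on the Fargues–Fontaine curve

**Definition 3 (bundles and slopes).** Let $X=X_{C^\flat}$ be the Fargues–Fontaine curve. It is a connected regular noetherian scheme of dimension one with a closed point $\infty$ of degree one and residue field $C$, defined by $\theta$. A vector bundle $\mathcal E\neq 0$ has a rank and a degree, and its slope is $\deg\mathcal E/\mathrm{rk}\,\mathcal E$. It is *semistable* if no nonzero subsheaf has larger slope. It is enough to test saturated subbundles, because saturating a subsheaf does not lower its degree. If $0\to\mathcal E\to\mathcal F\to T\to0$ is exact with $T$ a skyscraper of length $\ell$ at $\infty$, then $\deg\mathcal E=\deg\mathcal F-\ell$.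

**Fact 2 (Fargues–Fontaine, *Courbes et fibrés vectoriels en théorie de Hodge $p$-adique*, Astérisque 406).**

1. For every rational $\lambda=d/n$ in lowest terms ($n\ge 1$) there is a semistable bundle $\mathcal O(\lambda)$ of rank $n$ and degree $d$. Every semistable bundle of slope $\lambda$ is a direct sum of copies of $\mathcal O(\lambda)$. The ideal sheaf of $\infty$ is isomorphic to $\mathcal O(-1)$, and $\mathcal O(\lambda)\otimes\mathcal O(-1)\cong\mathcal O(\lambda-1)$.
2. $H^0(X,\mathcal O)=\mathbb Q_p$, $H^1(X,\mathcal O)=0$, and $H^0(X,\mathcal O(\lambda))=0$ for $\lambda<0$.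
3. An isocrystal $\mathcal D$ (a finite-dimensional space over the completed maximal unramified extension of $\mathbb Q_p$ with a bijective Frobenius-semilinear map $\phi$) has an attached vector bundle. Its global sections are the $\phi$-invariants of $B^+_{\rm crys}\otimes\mathcal D$, and its completed stalk at $\infty$ is $B^+_{\rm dR}\otimes\mathcal D$. So a section $\sum b_ie_i$ has the value $(\theta(b_i))_i$ in the fiber at $\infty$.

*Example.* The isocrystal with basis $e$ and $\phi e=p^{-1}e$ gives $\mathcal O(1)$: invariance of $be$ means $\phi(b)=pb$. The element $t$ of the first section is such a section, and it vanishes at $\infty$ since $\theta(t)=0$. Multiplication by $t$ gives $0\to\mathcal O\to\mathcal O(1)\to i_{\infty*}C\to0$. Because $H^1(\mathcal O)=0$, this yields the exact sequence $0\to\mathbb Q_pt\to(B^+_{\rm crys})^{\phi=p}\xrightarrow{\theta}C\to0$.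

## Banach spaces over $\mathbb Q_p$, analytic germs, and Cantor sets

**Definition 4 (Banach spaces).** A $\mathbb Q_p$-Banach space is a $\mathbb Q_p$-vector space $V$, complete for a norm with $|v+v'|\le\max(|v|,|v'|)$ and $|\lambda v|=|\lambda||v|$ for $\lambda\in\mathbb Q_p$.

*Example.* $C$ is an infinite-dimensional $\mathbb Q_p$-Banach space.

A continuous $\mathbb Q_p$-linear map $f$ between normed spaces is bounded. Suppose $|f(v)|\le1$ for $|v|\le\delta$. Given $v\ne0$, choose $n\in\mathbb Z$ with $\delta/p<|p^nv|\le\delta$. Then $|f(v)|=|p^n|^{-1}|f(p^nv)|\le|p^n|^{-1}=|v|/|p^nv|\le p\,\delta^{-1}|v|$.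

**Fact 3.** (i) On a finite-dimensional $\mathbb Q_p$-vector space all norms are equivalent, and bounded closed subsets are compact. (ii) Open mapping theorem: a continuous linear bijection of $\mathbb Q_p$-Banach spaces is a homeomorphism. (iii) Ingleton's Hahn–Banach theorem: since $\mathbb Q_p$ is spherically complete, a continuous functional on a subspace of a normed $\mathbb Q_p$-space extends to a continuous functional on the whole space.

*Example for (iii).* The identity of $\mathbb Q_p$ extends to a continuous $\mathbb Q_p$-linear map $C\to\mathbb Q_p$. It is not $C$-linear, since the image of a nonzero $C$-linear map $C\to C$ is all of $C$.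

**Definition 5 (germs and polydisks).** A polydisk around $0$ is a product of two disks in $C$ centered at $0$, open or closed, of positive radii. By the ultrametric inequality it is both open and closed in $C^2$. A series $F\in C[[x,y]]$ is convergent if it converges on some polydisk around $0$. If $F(0)=0$ and $dF_0\ne0$, then $F=0$ is a smooth germ. "Every sufficiently small $D$" means: there is $\delta>0$ such that the assertion holds for all polydisks $D\subset\{|u|\le\delta\}$ around $0$.

*Example.* $F=y^2-x$ is smooth at $0$ with $dF_0=-x$. The node $xy=0$ and the cusp $y^2=x^3$ are singular, and $y^2=0$ is non-reduced.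

**Definition 6 (profinite, perfect, Cantor).** A profinite set is a compact Hausdorff totally disconnected space. A space is perfect if it has no isolated points. Brouwer's theorem says that every nonempty compact metrizable totally disconnected perfect space is homeomorphic to the Cantor set, which has cardinality $2^{\aleph_0}$.

*Example.* $\mathbb Z_p^2$ is such a space, and so is every nonempty open and closed subset of it.

## Does the parabola meet $BC(1/2)$ near the origin?

The *relativistic $p$-adic sunscreen conjecture*, from "The Relativistic $p$-Adic Sunscreen Conjecture" (https://gist.science/paper/2604.01245), states: if $F=0$ is a smooth germ at the origin of $\mathbb A^2_C$, then for a sufficiently small polydisk $D$ on which $F$ converges, the set $\{(x,y)\in BC(1/2)\cap D: F(x,y)=0\}$ is profinite of cardinality $2^{\aleph_0}$. The problem as posed records the linear case as known (the "sunscreen property") and every non-linear case as open. It singles out the parabola, asking: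

*Are there points $(x,y)\ne(0,0)$ of $BC(1/2)$ with $y^2=x$ in every sufficiently small $D$? Equivalently, does $(0,0)$ fail to be isolated in $\{(x,y)\in BC(1/2): y^2=x\}$?*

The answer is yes, for every prime $p$, and near $0$ the solution set is isometric to a $\mathbb Z_p$-lattice of rank $2$. We will prove the following two theorems.

**Theorem 1.** Let $F\in C[[x,y]]$ converge on a polydisk around $0$, with $F(0)=0$ and $L:=dF_0\ne0$. Put $Z=\{b\in B:F(\iota(b))=0\}$ (where $F$ converges), $W=\ker(L|_B)$, $|b|=|\iota(b)|$, and $W_r=\{w\in W:|w|\le r\}$.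

(a) $W\cong\mathbb Q_p^2$, and for all small $r>0$ there is a surjective isometry $g:W_r\to Z\cap\{|b|\le r\}$ with $g(0)=0$ and $|g(w)-w|\le{\rm const}\cdot|w|^2$. Here $W_r\cong\mathbb Z_p^2$ as a topological $\mathbb Z_p$-module. In a $\mathbb Z_p$-basis of $W_r$, $\iota\circ g$ is given by power series over $C$ whose coefficients tend to $0$.

(b) For every sufficiently small polydisk $D$ around $0$, the set $Z\cap D=\{b\in Z:\iota(b)\in D\}$ is homeomorphic to a nonempty open and closed subset of $\mathbb Z_p^2$. It is therefore profinite, without isolated points, and of cardinality $2^{\aleph_0}$.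

In particular this holds for $F=y^2-x$, where $L=-x$ and $W=\ker(\theta|_B)$.

**Theorem 2 (arbitrary germs).** Let $0\ne F\in C[[x,y]]$ be convergent with $F(0)=0$, possibly singular or non-reduced. For every sufficiently small polydisk $D$ around $0$, $\{F=0\}\cap B\cap D$ is homeomorphic to the Cantor set: it is profinite, perfect, and of cardinality $2^{\aleph_0}$. The hypotheses are necessary: if $F(0)\ne0$ the set is empty for small $D$, and if $F=0$ it is never compact.

## Lines, a node, and scaling on the parabola

Let us look at small cases, borrowing Lemma 1 below: $\iota$ is injective, and every nonzero linear form $L$ gives a surjection $B\to C$ with two-dimensional kernel over $\mathbb Q_p$.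

*A line.* If $F=L$ is linear, the solution set is $W=\ker(L|_B)\cong\mathbb Q_p^2$. The elements of $W$ of norm at most $r$ form a bounded open $\mathbb Z_p$-submodule, that is, a lattice. So Theorem 1 holds with $g$ the identity.

*A node.* For $F=xy$ the solution set is $\ker\theta\,\cup\,\ker(\theta\phi)$ on $B$. By injectivity of $\iota$ the two pieces meet only in $0$. So we see two planes $\mathbb Q_p^2$ glued at the origin. The set is perfect but is not a subgroup.

*The parabola and scaling.* $B$ is stable under multiplication by $\mathbb Q_p$, and the parabola is not. If $b\ne0$ is a solution, then $y(b)\neq0$, since otherwise $x(b)=y(b)^2=0$ and $b=0$. For $\lambda\in\mathbb Q_p$, the element $\lambda b$ is a solution iff $\lambda^2y(b)^2=\lambda x(b)=\lambda y(b)^2$, that is, $\lambda\in\{0,1\}$. So each $\mathbb Q_p$-line in $B$ contains at most one nonzero solution, and one solution does not produce smaller ones by scaling. The explicit $\beta$ does not help: for $k\ge0$, $|y(p^k\beta)|^2=p^{-2k-2-2/p}<p^{-k-1}=|x(p^k\beta)|$, so no $p^k\beta$ with $k\ge0$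 lies on the parabola.

What the equation does say is that a small solution has $|x|=|y|^2$. So it is very close to the tangent line $x=0$, and should be a small perturbation of an element of $W=\ker(\theta|_B)$.

## Correcting along the tangent line, and the missing bound

Start from $w\in\ker(\theta|_B)$, small and nonzero, with $\iota(w)=(0,y_0)$. It misses the parabola by $y^2-x=y_0^2$. Since $\theta:B\to C$ is surjective, choose $b_1\in B$ with $\theta(b_1)=y_0^2$ and pass to $w+b_1$. With $y_1=\theta(\phi(b_1))$ the new coordinates are $(y_0^2,\,y_0+y_1)$ and the new error is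
$$(y_0+y_1)^2-y_0^2=y_1(2y_0+y_1).$$
If $|y_1|$ were bounded by a constant times $|\theta(b_1)|=|y_0|^2$, this error would be at most a constant times $|y_0|^3$, and one could iterate.

Here the argument stops. Surjectivity says nothing about the size of $y_1$. The lift $b_1$ is only defined modulo $\ker(\theta|_B)$, and replacing $b_1$ by $b_1+p^{-k}w$ changes $y_1$ by $p^{-k}y_0$, which is as large as we like. Moreover, unrelated choices at each step would not give a solution depending on $w$ in a controlled way.

One would like lifts chosen by a $C$-linear section of $\theta$, but none exists. Its image under $\iota$ would be a $C$-line $Cv\subset\iota(B)$. For a nonzero linear form $L$ with $L(v)=0$, the kernel of $L|_B$ would then have infinite dimension over $\mathbb Q_p$, contradicting Lemma 1.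

What does exist is a *continuous $\mathbb Q_p$-linear* section. The map $L:B\to C$ is a continuous surjection of $\mathbb Q_p$-Banach spaces with finite-dimensional kernel, and such a map splits. The section is bounded and additive, and a contraction argument needs no more: the unknown $a\in C$ ranges over a ball in the complete field $C$, and $F=0$ becomes a fixed-point equation $a=T(a)$.

## $BC(1/2)$ as a Banach space, and linear forms on it

**Step 1: a norm on $B$.** The purpose is to make $B$ a $\mathbb Q_p$-Banach space for which $\iota$ is continuous. Let $\Lambda=\{b\in A_{\rm crys}:\phi^2(b)=pb\}$.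

Since $\phi(p^nA_{\rm crys})\subset p^nA_{\rm crys}$, the map $\phi^2-p$ is $p$-adically continuous. As $A_{\rm crys}$ is separated, its kernel $\Lambda$ is closed. Next, $\Lambda\cap p^nA_{\rm crys}=p^n\Lambda$: if $p^nc\in\Lambda$ with $c\in A_{\rm crys}$, then $p^n(\phi^2(c)-pc)=0$, so $\phi^2(c)=pc$ because $A_{\rm crys}$ is $p$-torsion free. So the topology induced on $\Lambda$ is its own $p$-adic topology, and $\Lambda$ is $p$-adically separated and complete.

Every $b\in B$ has $p^kb\in A_{\rm crys}$ for some $k$, so $B=\Lambda[1/p]$. Therefore $B$ is a Banach space for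
$$\|b\|=\inf\{p^{-n}:n\in\mathbb Z,\ b\in p^n\Lambda\}.$$
Finally $\theta(\Lambda)\subset\mathcal O_C$, and $\theta(\phi(\Lambda))\subset\theta(A_{\rm crys})\subset\mathcal O_C$. So $\iota(p^n\Lambda)\subset p^n\mathcal O_C^2$, that is,
$$|\iota(b)|\le\|b\|.\tag{1}$$

**Step 2: linear forms.** The purpose is to solve the linear equation $L(b)=a$ for every right-hand side, and to count the solutions.

**Lemma 1.** For every nonzero $C$-linear form $L$ on $C^2$, the map $L:B\to C$ is surjective with kernel of $\mathbb Q_p$-dimension $2$. The map $\iota$ is injective.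

*Proof.* The isocrystal with basis $e_1,e_2$ and $\phi e_1=e_2$, $\phi e_2=p^{-1}e_1$ gives $\mathcal O(1/2)$. An element $be_1+ce_2$ is $\phi$-invariant iff $\phi(b)e_2+p^{-1}\phi(c)e_1=be_1+ce_2$, i.e. $c=\phi(b)$ and $\phi(c)=pb$, i.e. $c=\phi(b)$ and $\phi^2(b)=pb$. So $H^0(\mathcal O(1/2))=B$, with $b$ corresponding to $be_1+\phi(b)e_2$. The value of this section in the fiber $C^2$ at $\infty$ is $(\theta(b),\theta(\phi(b)))=\iota(b)$.

*Injectivity.* The sections with zero value at $\infty$ are those of $\mathcal O(1/2)$ tensored with the ideal sheaf of $\infty$. So $\ker\iota=H^0(\mathcal O(1/2)\otimes\mathcal O(-1))=H^0(\mathcal O(-1/2))=0$.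

*Surjectivity and kernel.* Let $E$ be the kernel of the surjection of sheaves $\mathcal O(1/2)\to i_{\infty*}C^2\xrightarrow{L}i_{\infty*}C$. As a subsheaf of a vector bundle on a regular one-dimensional scheme, $E$ is a vector bundle. It has rank $2$ and degree $1-1=0$. A line subbundle of $E$ of degree $d\ge1$ would be a subsheaf of slope $d>1/2$ in the semistable bundle $\mathcal O(1/2)$, which is impossible. So all line subbundles of $E$ have degree $\le0$, and $E$ is semistable of slope $0$. By the classification, $E\cong\mathcal O^2$. Taking cohomology of $0\to E\to\mathcal O(1/2)\to i_{\infty*}C\to0$, with $H^0(\mathcal O)=\mathbb Q_p$ and $H^1(\mathcal O)=0$, gives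
$$0\to\mathbb Q_p^2\to B\xrightarrow{\ L\ }C\to0.\qquad\square$$

**Step 3: the splitting.** This step supplies the bounded additive choice of lifts that was missing.

**Lemma 2.** Let $L\ne0$ be a linear form and $W=\ker(L|_B)$. There is a continuous $\mathbb Q_p$-linear map $s:C\to B$ with $L\circ s={\rm id}$. Hence $W\times C\to B$, $(w,a)\mapsto w+s(a)$, is a topological isomorphism with inverse $b\mapsto(b-s(L(b)),L(b))$.

*Proof.* By (1), $L:B\to C$ is continuous. Let $w_1,w_2$ be a basis of $W$. The coordinate functionals on $W$ are continuous, since all norms on $W$ are equivalent. By Ingleton's theorem they extend to continuous functionals $\ell_1,\ell_2$ on $B$. Let $W'=\ker\ell_1\cap\ker\ell_2$, which is closed and hence a Banach space. For $b\in B$ the element $b-\ell_1(b)w_1-\ell_2(b)w_2$ lies in $W'$, and $W\cap W'=0$. So $B=W\oplus W'$. The map $L|_{W'}:W'\to C$ is injective because $W\cap W'=0$. It is surjective because $L$ is surjective (Lemma 1) and vanishes on $W$. It is therefore a continuous bijection of Banach spaces, hence a homeomorphism. Put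 $s=(L|_{W'})^{-1}$.

Since $L(b-s(L(b)))=0$, the stated inverse has values in $W\times C$. The two maps are continuous and inverse to each other, as $L(w+s(a))=a$. $\square$

**Step 4: the two norms agree up to constants.** The question is about the topology of $C^2$, so we must compare $\|\cdot\|$ with $|\cdot|:=|\iota(\cdot)|$.

**Lemma 3.** $|\cdot|$ is a norm on $B$ equivalent to $\|\cdot\|$. Hence $B$ is complete for $|\cdot|$, $\iota(B)$ is closed in $C^2$, and the topology of $B$ is the one induced from $C^2$.

*Proof.* It is a norm by injectivity of $\iota$, and $|b|\le\|b\|$ by (1). For the converse fix $L,W,s$ as in Lemma 2 and a linear form $L'$ such that $(L,L')$ are coordinates on $C^2$. If $w\in W$ and $L'(w)=0$, then $L(w)=L'(w)=0$, so $\iota(w)=0$ and $w=0$. So $|L'(\cdot)|$ is a norm on the finite-dimensional space $W$, and there is $c>0$ with $|L'(w)|\ge c\|w\|$ on $W$.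

Let $b=w+s(a)$ with $a=L(b)$. Then $|a|\le c_1|b|$, and since $s$ is bounded, $\|s(a)\|\le c_2|b|$. Further
$$c\|w\|\le|L'(w)|=|L'(b)-L'(s(a))|\le\max(|L'(b)|,|L'(s(a))|)\le c_3|b|,$$
where the last inequality uses $|s(a)|\le\|s(a)\|\le c_2|b|$. So $\|b\|\le\max(\|w\|,\|s(a)\|)\le c_4|b|$. The remaining statements follow, since a complete subspace of $C^2$ is closed. $\square$

From now on $B$ carries $|\cdot|$. For each $L$ we fix $s$ as in Lemma 2 and a constant $S\ge1$ with
$$|s(a)|\le S|a|\qquad(a\in C).\tag{2}$$

## $F=0$ as a contraction: proof of Theorem 1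

**Step 5: an estimate for the non-linear part.** We want Lipschitz control of $N=F-L$ that improves near the origin. Choose $\rho_0>0$ such that $F=\sum f_\alpha u^\alpha$ converges for $|u|\le\rho_0$. Put $M=\max_\alpha|f_\alpha|\rho_0^{|\alpha|}$ and $N=\sum_{|\alpha|\ge2}f_\alpha u^\alpha$, so $F=L+N$. For $|u|,|v|\le\sigma$, changing one factor of the monomial at a time gives $|u^\alpha-v^\alpha|\le\sigma^{|\alpha|-1}|u-v|$. With $\sigma=\max(|u|,|v|)\le\rho_0$ and $|\alpha|\ge2$,
$$|f_\alpha|\sigma^{|\alpha|-1}\le M\rho_0^{-|\alpha|}\sigma^{|\alpha|-1}=M\rho_0^{-2}\sigma\,(\sigma/\rho_0)^{|\alpha|-2}\le M\rho_0^{-2}\sigma .$$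
Hence, with $\kappa=M\rho_0^{-2}$,
$$|N(u)-N(v)|\le\kappa\max(|u|,|v|)\,|u-v|\qquad(|u|,|v|\le\rho_0).\tag{3}$$
In particular $|N(u)|\le\kappa|u|^2$. Fix $0<\rho\le\rho_0$ with
$$q:=\kappa\rho S<1.$$

**Step 6: one solution over each $w$.** We solve $F=0$ on the slice $w+s(C)$. Let $w\in W_\rho$ and $|a|\le\rho/S$. Then $|w+s(a)|\le\rho$, and $L(w+s(a))=a$, so
$$F(\iota(w+s(a)))=0\iff a=T_w(a):=-N(\iota(w+s(a))).\tag{4}$$
By (3), $|T_w(a)|\le\kappa\rho^2=q\rho/S\le\rho/S$. Also
$$|T_w(a)-T_w(a')|\le\kappa\rho\,|s(a-a')|\le q|a-a'|.$$
So $T_w$ is a contraction of the complete ball $\{|a|\le\rho/S\}$ and has a unique fixed point $a(w)$ there. Since $N(0)=0$, $a(0)=0$. Put $g(w)=w+s(a(w))$. Then $g(w)\in Z$ and $g(0)=0$.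

**Step 7: $g$ is an isometry.** Compare two fixed points. By (3) and (2),
$$|a(w)-a(w')|\le\kappa\rho\,|w-w'+s(a(w)-a(w'))|\le\max\big(\kappa\rho|w-w'|,\ q|a(w)-a(w')|\big).$$
Since $q<1$, the second entry cannot be the one that bounds a nonzero left side. So $|a(w)-a(w')|\le\kappa\rho|w-w'|$, and
$$|s(a(w))-s(a(w'))|\le S\kappa\rho|w-w'|=q|w-w'|<|w-w'|\qquad(w\ne w').$$
By the ultrametric inequality $|g(w)-g(w')|=|w-w'|$. With $w'=0$, $|g(w)|=|w|$. Then (3) gives $|a(w)|=|N(\iota(g(w)))|\le\kappa|w|^2$, hence $|g(w)-w|=|s(a(w))|\le S\kappa|w|^2$.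

**Step 8: all small solutions are obtained.** Let $c_L>0$ satisfy $|L(u)|\le c_L|u|$ on $C^2$, and put $\delta=\min(\rho,\rho/(Sc_L))$. If $|b|\le\delta$, write $b=w+s(a)$ with $a=L(b)$. Then $|a|\le\rho/S$ and $|w|=|b-s(a)|\le\max(|b|,S|a|)\le\rho$. So (4) applies: if moreover $b\in Z$, then $a=a(w)$ and $b=g(w)$, with $|w|=|g(w)|=|b|$. Conversely $g(w)\in Z$ and $|g(w)|=|w|$ for $w\in W_\rho$. Therefore
$$Z\cap\{|b|\le r\}=g(W_r)\qquad(0<r\le\delta).\tag{5}$$
$W_r$ is a bounded open $\mathbb Z_p$-submodule of $W\cong\mathbb Q_p^2$, hence a lattice: $W_r\cong\mathbb Z_p^2$.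

**Step 9: power series.** We run the same contraction once for all $w$, with coordinates on $W_r$ as variables. Fix $0<r\le\delta$ and a $\mathbb Z_p$-basis $e_1,e_2$ of $W_r$. Let $\mathcal T=C\langle z_1,z_2\rangle$ be the Banach algebra of power series whose coefficients tend to $0$, with the Gauss norm (the maximum of the absolute values of the coefficients). Let $\iota s$ act on $\mathcal T$ coefficientwise, with values in $\mathcal T^2$. Since $s$ is bounded by $S$, coefficients still tend to $0$, and this map is additive and bounded by $S$. For $a\in\mathcal T$ of Gauss norm $\le\rho/S$ put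
$$T(a)=-N\big(z_1\iota(e_1)+z_2\iota(e_2)+\iota s(a)\big).$$
The argument of $N$ has norm $\le\rho$, because $|e_i|\le r\le\rho$. The proof of (3) used only the ultrametric inequality and submultiplicativity of the norm, so it holds in $\mathcal T$. As in Step 6, $T$ is a contraction of the ball of Gauss norm $\le\rho/S$, which is complete. Let $a=\sum a_\alpha z^\alpha$ be its fixed point.

Now evaluate at $z\in\mathbb Z_p^2$. Evaluation is a continuous homomorphism $\mathcal T\to C$ of $C$-algebras that does not increase norms, so it commutes with $N$. Because $z^\alpha\in\mathbb Z_p$, and $\iota s$ is continuous and $\mathbb Q_p$-linear,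
$$\iota s\Big(\sum a_\alpha z^\alpha\Big)=\sum\iota s(a_\alpha)z^\alpha .$$
This is the one place where it matters that the evaluation points are $\mathbb Z_p$-points: $\iota s$ is not $C$-linear. So $\sum a_\alpha z^\alpha$ is a fixed point of $T_w$ for $w=z_1e_1+z_2e_2$, in the ball $\{|a|\le\rho/S\}$. By uniqueness it equals $a(w)$. Hence
$$\iota(g(z_1e_1+z_2e_2))=z_1\iota(e_1)+z_2\iota(e_2)+\sum_\alpha\iota s(a_\alpha)z^\alpha,$$
with coefficients tending to $0$. This proves (a).

**Step 10: small polydisks.** Let $D\subset\{|u|\le\delta\}$ be a polydisk around $0$. It is open and closed in $C^2$, so $Z\cap D$ is open and closed in $Z\cap\{|b|\le\delta\}=g(W_\delta)$, and it contains $0$. Since $g$ is an isometry and $W_\delta\cong\mathbb Z_p^2$, the set $Z\cap D$ is homeomorphic to a nonempty open and closed subset of $\mathbb Z_p^2$. Such a subset is compact and totally disconnected. It contains a ball around each of its points, so it has no isolated point and has cardinality $2^{\aleph_0}$. This proves (b) and Theorem 1. $\blacksquare$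

## The parabola in formulas, other base points, and $BC(1/n)$

For $F=y^2-x$ we can make everything explicit. Let $W=\ker(\theta|_B)\cong\mathbb Q_p^2$ and let $s$ be a continuous $\mathbb Q_p$-linear section of $\theta:B\to C$ with constant $S\ge 1$ as in (2). (For $L=-x$ the section is $a\mapsto s(-a)$.) Here $N=y^2$, and $|y^2-y'^2|\le\max(|y|,|y'|)\,|y-y'|$, so (3) holds everywhere with $\kappa=1$. Let $0\ne w\in W$ with $|w|<1/S$, and take $\rho=|w|$. By Step 6 (with $a$ replaced by $-a$) the equation
$$a=\big(\theta\phi(w)+\theta\phi(s(a))\big)^2\tag{6}$$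
has a unique solution with $|a|\le|w|/S$. The element $b=w+s(a)$ satisfies $\theta(b)=a=\theta(\phi(b))^2$, and by Step 7 $|b|=|w|\ne0$ and $|a|\le|w|^2$. To first approximation $a$ is $y(w)^2$: by (3), $|a-y(w)^2|\le|w|\cdot|s(a)|\le S|w|^3$. Taking $w=p^nw_0$ with $0\ne w_0\in W$ fixed and $n\to\infty$ gives solutions other than $(0,0)$ in every $D$. So $(0,0)$ is not isolated.

**Remark 1 (other base points).** Let $P\in B$ and let $\{F=0\}$ be an analytic curve through $\iota(P)$ with $dF\ne0$ there. Since $B-P=B$, Theorem 1 applied to $F(\iota(P)+\cdot)$ shows that near $P$ the intersection of $B$ with the curve is homeomorphic to $\mathbb Z_p^2$. For instance the closed set $\{b\in B:\theta(\phi(b))^2=\theta(b)\}$ has this local structure at every point, as the gradient $(-1,2y)$ of $y^2-x$ never vanishes.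

**Remark 2 (higher rank).** Let $n\ge2$ and $BC(1/n)=(B^+_{\rm crys})^{\phi^n=p}=H^0(\mathcal O(1/n))$, mapped to $C^n$ by $(\theta\phi^i)_{0\le i<n}$. For a smooth hypersurface germ $F=0$ in $\mathbb A^n_C$ at $0$, Theorem 1 holds with $\mathbb Z_p^n$ in place of $\mathbb Z_p^2$ (and $W\cong\mathbb Q_p^n$). The changes are these.

- Step 1 is the same with $\phi^n$ in place of $\phi^2$. In Step 2 use the isocrystal with $\phi e_i=e_{i+1}$ for $i<n$ and $\phi e_n=p^{-1}e_1$.
- Injectivity follows from $H^0(\mathcal O(1/n)\otimes\mathcal O(-1))=0$, since $1/n-1<0$.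
- $E$ has rank $n$ and degree $0$. A saturated subbundle of $E$ of positive degree cannot have rank $n$, as it would then equal $E$. So it has rank $r<n$ and slope $\ge1/r>1/n$, contradicting semistability of $\mathcal O(1/n)$. Hence $E$ is semistable of slope $0$, $E\cong\mathcal O^n$, and $\ker(L)\cong\mathbb Q_p^n$.
- In Lemma 3 replace $L'$ by $n-1$ forms which complete $L$ to coordinates. Together they are injective on $W$, and the maximum of their absolute values takes the place of $|L'(w)|$.

The remaining steps do not use the number $2$. The case $n=1$ is excluded: on $(B^+_{\rm crys})^{\phi=p}$ the map $\theta$ has the one-dimensional kernel $\mathbb Q_pt$ (see the example after Fact 2), so it is not an embedding.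

## Puiseux branches: a normal form for singular germs

For the cusp $y^2=x^3$ the linear part vanishes and Theorem 1 says nothing. But $y=t^3$, $x=t^2$ is a branch with tangent line $y=0$, so we expect solutions near $\ker(y|_B)$. We first put every germ in this shape.

**Step 11: factor $F$ into branches tangent to lines.** Let $F_m\ne0$ be the lowest-degree form of $F$, with $m\ge1$ as $F(0)=0$. Since $C$ is infinite, a $C$-linear change of coordinates achieves $F_m(0,1)\ne0$. From here on $(x,y)$ are the new coordinates, and $|\cdot|$ on $C^2$ and $B$ is the max-norm in them. This norm is equivalent to the old one. So Lemmas 2 and 3 remain valid, and each section still has a bound (2) for some $S\ge1$.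

Now $F(0,y)$ has order exactly $m$. By Weierstrass preparation for convergent power series,
$$F=(\text{unit})\cdot P,\qquad P=y^m+c_1(x)y^{m-1}+\dots+c_m(x),$$
with convergent $c_i$. Multiplication by a unit does not change the order of vanishing at the origin, so all monomials of $P$ have degree $\ge m$, that is, ${\rm ord}\,c_i\ge i$.

Let $C\{x\}$ be the ring of convergent power series. It is a henselian discrete valuation ring (Nagata, *Local Rings*, §45) with algebraically closed residue field $C$ of characteristic $0$. We claim that every finite extension $K'$ of $K={\rm Frac}\,C\{x\}$ is ${\rm Frac}\,C\{t\}$ with $t^e=x$ for some $e\ge1$. The integral closure $\mathcal O'$ of $C\{x\}$ in $K'$ is finite over $C\{x\}$ (characteristic $0$), and it is a henselian discrete valuation ring, because $C\{x\}$ is henselian. The residue extension is trivial, so the ramification index is $e=[K':K]$. Thus $x=u\pi^e$ with $\pi$ a uniformizer and $u$ a unit of $\mathcal O'$. The polynomial $Y^e-u$ has $e$ distinct roots in the residue field, so by Hensel $u=v^e$. Put $t=v\pi$,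 so $t^e=x$. As $Y^e-x$ is Eisenstein, $[K(t):K]=e$ and $K'=K(t)$. Sorting a series in $t$ by exponents modulo $e$ shows $C\{x\}[t]=C\{t\}$. This proves the claim.

Apply it to a splitting field of $P$. The roots of $P$ are integral over $C\{x\}$, and $C\{t\}$ is integrally closed, so
$$P(t^e,y)=\prod_{j=1}^m(y-\eta_j(t)),\qquad\eta_j\in C\{t\}.$$
Setting $t=0$ gives $\prod_j(y-\eta_j(0))=y^m$, so $\eta_j(0)=0$.

Next, ${\rm ord}\,\eta_j\ge e$. Suppose ${\rm ord}\,\eta_j=k<e$. For $i\ge1$ the term $c_i(t^e)\eta_j^{m-i}$ has order $\ge ie+(m-i)k=mk+i(e-k)>mk$, while $\eta_j^m$ has order $mk$. So the sum $P(t^e,\eta_j)$ cannot be $0$, a contradiction. Therefore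
$$\eta_j=\lambda_jt^e+\nu_j,\qquad{\rm ord}\,\nu_j\ge e+1 .$$

*Example.* For the cusp, $m=2$, $P=y^2-x^3$, $e=2$, $\lambda_j=0$, $\nu_j=\pm t^3$.

**Step 12: uniform estimates.** There are $r_0>0$ and $K>0$ such that

- for $|x|,|y|\le r_0$: $F(x,y)=0$ iff for some $j$ and some $t$ with $t^e=x$ one has $y-\lambda_jx=\nu_j(t)$;
- for $|t|,|t'|\le r_0^{1/e}$ and all $j$: $|\nu_j(t)|\le K|t|^{e+1}$ and $|\nu_j(t)-\nu_j(t')|\le K\max(|t|,|t'|)^e|t-t'|$.

For the first point choose $r_0$ so small that all series converge and the unit factor has no zero. If $P(x,y)=0$, take any $t\in C$ with $t^e=x$: the product $\prod_j(y-\eta_j(t))$ vanishes, so some factor does. The converse is immediate. The second point is proved like (3), since all exponents in $\nu_j$ are at least $e+1$.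

## Roots taken on $W$: solving along one branch

Fix a branch $j$ and drop the index. Let $L=y-\lambda x$, $W=\ker(L|_B)\cong\mathbb Q_p^2$, and $s,S$ as in (2). We must solve
$$L(b)=\nu(t),\qquad t^e=x(b).$$
If we imitate Step 6, we fix $w\in W$ and want $a=\nu\big(\sqrt[e]{x(w+s(a))}\big)$. This is not yet a map on a ball: the $e$-th root has to be chosen for each $a$, and the choice must vary well with $a$. The remedy is to take the root of $x(w)$ only, once. If $x(s(a))/x(w)$ is small, then $x(w+s(a))=x(w)(1+z)$ with $z$ small, and $1+z$ has a canonical $e$-th root. For this the ball for $a$ must shrink with $w$.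

**Step 13: the canonical root and the constants.** Let $\varpi=|e|\,p^{-1/(p-1)}$, so $\varpi<1$. For $|z|<\varpi$ put
$$\psi(z)=\exp\big(e^{-1}\log(1+z)\big).$$
Recall that on $|z|<p^{-1/(p-1)}$ one has $|\log(1+z)|=|z|$, and applied to the quotient $(1+z)/(1+z')$ this gives $|\log(1+z)-\log(1+z')|=|z-z'|$. On the same disk $\exp$ converges, and $|\exp u-\exp u'|=|u-u'|$. For $|z|<\varpi$ the argument of $\exp$ has absolute value $|z|/|e|<p^{-1/(p-1)}$. Hence
$$\psi(z)^e=1+z,\qquad|\psi(z)|=1,\qquad|\psi(z)-\psi(z')|=|z-z'|/|e|.$$

The coordinates $(x,L)$ on $C^2$ and the injectivity of $\iota$ show that $x$ is injective on $W$. By equivalence of norms on $W$ there is $c\in(0,1]$ with $|x(w)|\ge c|w|$ for $w\in W$. Choose $0<r\le r_0$ with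
$$SKr^{1/e}<c\,\varpi.\tag{7}$$
Since $c\varpi<1$, also $SKr^{1/e}<1$.

**Step 14: from a solution to a pair $(w,\tau)$.** Here we show that every solution satisfies a fixed-point equation. Let $0<|b|\le r$ and $L(b)=\nu(t)$ with $t^e=x(b)$. Put $a=L(b)$ and $w=b-s(a)\in W$. Since $|t|=|x(b)|^{1/e}\le|b|^{1/e}$, we get $|a|\le K|t|^{e+1}\le K|b|^{1+1/e}$, and by (7) $|s(a)|\le SKr^{1/e}|b|<|b|$. So $|w|=|b|$ and $|a|\le K|w|^{1+1/e}$. Moreover
$$|x(s(a))|\le|s(a)|\le SKr^{1/e}|w|<\varpi c|w|\le\varpi|x(w)|.$$
So $z=x(s(a))/x(w)$ has $|z|<\varpi$, and $t^e=x(b)=x(w)(1+z)$. Then $\tau=t/\psi(z)$ satisfies $\tau^e=x(w)$ and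
$$a=\nu\big(\tau\,\psi(x(s(a))/x(w))\big).\tag{8}$$

**Step 15: from a pair $(w,\tau)$ to a solution.** Here we solve (8). Let $w\in W$, $0<|w|\le r$, and $\tau^e=x(w)$. On the ball $\{|a|\le K|w|^{1+1/e}\}$ we have
$$\left|\frac{x(s(a))}{x(w)}\right|\le\frac{SK|w|^{1+1/e}}{c|w|}=\frac{SK|w|^{1/e}}{c}<\varpi,$$
so the right side $T_{w,\tau}(a)$ of (8) is defined; note $|\tau\psi|=|\tau|\le|w|^{1/e}\le r_0^{1/e}$. Then $|T_{w,\tau}(a)|\le K|\tau|^{e+1}\le K|w|^{1+1/e}$, so the ball is mapped to itself. By Step 12 and the Lipschitz property of $\psi$, and since $|\tau|^e=|x(w)|$,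
$$|T_{w,\tau}(a)-T_{w,\tau}(a')|\le K|\tau|^e\cdot|\tau|\cdot\frac{S|a-a'|}{|e||x(w)|}=\frac{KS|\tau|}{|e|}|a-a'|\le q|a-a'|,\qquad q=\frac{KSr^{1/e}}{|e|}.$$
By (7), $KSr^{1/e}<c\varpi\le|e|p^{-1/(p-1)}<|e|$, so $q<1$. So (8) has a unique solution $a(w,\tau)$ in the ball. Put
$$G(w,\tau)=w+s(a(w,\tau)),\qquad G(0,0)=0 .$$
As $|s(a(w,\tau))|\le SK|w|^{1/e}|w|<|w|$, we have $|G(w,\tau)|=|w|$. With $z=x(s(a(w,\tau)))/x(w)$ and $t=\tau\psi(z)$, the element $b=G(w,\tau)$ satisfies $x(b)=x(w)(1+z)=t^e$ and $L(b)=a(w,\tau)=\nu(t)$. Since $|b|\le r\le r_0$, Step 12 gives $F(\iota(b))=0$.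

Put $\widetilde W_r=\{(w,\tau)\in W_r\times C:\tau^e=x(w)\}$. In Step 14, $a$ lies in the ball of Step 15 and solves (8), so $a=a(w,\tau)$ and $b=G(w,\tau)$. The point $b=0$ lies on the branch (with $t=0$) and is $G(0,0)$. Hence the solutions $b$ with $|b|\le r$ on the branch are exactly $G(\widetilde W_r)$.

The map $G$ need not be injective. For $F=y(y^2-x^3)$ we have $e=2$, and on the branch $\nu=0$ one gets $a(w,\tau)=0$ and $G(w,\tau)=w$ for both roots $\tau$. So below we separate points through $w$, not through $\tau$.

## Compactness, perfectness, and the end of the proof of Theorem 2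

**Step 16: $G(\widetilde W_r)$ is compact.** First, $\widetilde W_r$ is compact. Given $(w_n,\tau_n)$ in it, pass to a subsequence with $w_n\to w$ in the compact set $W_r$. If $w=0$, then $|\tau_n|^e=|x(w_n)|\to0$, so $\tau_n\to0$. If $w\ne0$, then
$$\prod_{\tau^e=x(w)}(\tau_n-\tau)=\tau_n^e-x(w)=x(w_n)-x(w)\to0,$$
so for each $n$ some root $\tau$ has $|\tau_n-\tau|\le|x(w_n)-x(w)|^{1/e}$. Passing to a subsequence with the same $\tau$ gives convergence.

Next, $G$ is continuous. At $(0,0)$ this follows from $|G(w,\tau)|=|w|$. Let $w_0\ne0$ and $a_0=a(w_0,\tau_0)$. For $(w,\tau)$ near $(w_0,\tau_0)$ we have $|w|=|w_0|$, so the ball of $a$'s is the same. Then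
$$a(w,\tau)-a_0=\big[T_{w,\tau}(a(w,\tau))-T_{w,\tau}(a_0)\big]+\big[T_{w,\tau}(a_0)-T_{w_0,\tau_0}(a_0)\big].$$
The first bracket has absolute value $\le q|a(w,\tau)-a_0|$ with $q<1$, so $|a(w,\tau)-a_0|\le|T_{w,\tau}(a_0)-T_{w_0,\tau_0}(a_0)|$. This tends to $0$ by continuity of $\nu$, $\psi$ and $x$. So $G$ is continuous and $G(\widetilde W_r)$ is compact.

**Step 17: $G(\widetilde W_r)$ has no isolated points.** At $0$: take $w_n\to0$ in $W_r$, $w_n\ne0$, with any $\tau_n$. Then $|G(w_n,\tau_n)|=|w_n|$ is nonzero and tends to $0$. At $G(w_0,\tau_0)$ with $w_0\ne0$: take $w_n\to w_0$ in $W_r$ with $w_n\ne w_0$, put $z_n=x(w_n)/x(w_0)-1\to0$ and, for $n$ large, $\tau_n=\tau_0\psi(z_n)$. Then $\tau_n^e=x(w_0)(1+z_n)=x(w_n)$ and $\tau_n\to\tau_0$, so $G(w_n,\tau_n)\to G(w_0,\tau_0)$ by Step 16. The map $b\mapsto b-s(L(b))$ sends $G(w,\tau)$ to $w$. So it separates $G(w_n,\tau_n)$ from $G(w_0,\tau_0)$, and these points are different.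

**Step 18: all branches together.** Take $r$ satisfying (7) for all $j$, each with its own $L$, $s$, $S$, $c$. With $Z=\{b\in B:F(\iota(b))=0\}$, the set $Z\cap\{|b|\le r\}$ is the union over $j$ of the finitely many sets $G(\widetilde W_r)$, by Step 12. Each is nonempty, compact and without isolated points, so the union is compact and perfect. As a subset of an ultrametric space it is metrizable and totally disconnected. Let $D$ be a polydisk around $0$ in the original coordinates, contained in $\{|\cdot|\le r\}$. Then $Z\cap D$ is open and closed in $Z\cap\{|b|\le r\}$ and contains $0$. So $Z\cap D$ is nonempty, compact, metrizable, totally disconnected and perfect. By Brouwer's theorem it is homeomorphic to the Cantor set.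

**Step 19: the hypotheses are necessary.** If $F(0)\ne0$, then $F$ has no zeros near $0$ by continuity. If $F=0$, the set is $B\cap D$. Let $s$ be a section as in Lemma 2. It is a homeomorphism onto its image, with inverse $L$, and the image is closed, being the kernel of $b\mapsto b-s(L(b))$. So $B\cap D$ contains $s(\{|a|\le\epsilon\})$ for small $\epsilon>0$, and this is a closed subset homeomorphic to a closed ball of $C$. Such a ball is not compact, because the residue field of $C$ is infinite: a ball of radius $|\lambda|\le\epsilon$ with $\lambda\ne0$ contains infinitely many points $\lambda u_i$, with $u_i\in\mathcal O_C$ of distinct residues, at mutual distance $|\lambda|$. So $B\cap D$ is not compact. This proves Theorem 2. $\blacksquare$
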